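# A matroid that is algebraic while its dual is not

## 1. Characteristic zero: differentials make algebraic matroids linear

All matroids here live on finite ground sets. We use independent sets, bases and the rank function $r$ in the usual way.

**Definition 1 (dual).** Let $M$ be a matroid on $E$. Its dual $M^*$ is the matroid on $E$ whose bases are the complements $E\setminus B$ of the bases $B$ of $M$. Its rank function is $r^*(S)=r(E\setminus S)+|S|-r(E)$.

A set $T$ is independent in $M^*$ when $r^*(T)=|T|$, so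
$$T\text{ is independent in }M^*\iff r(E\setminus T)=r(E)\iff E\setminus T\text{ spans }M. \tag{1}$$
For example, take three elements, any two of which form a basis. In the dual the bases are the singletons, so the dual consists of three parallel elements.

**Definition 2 (linear matroid).** Let $F$ be a field and $V\subseteq F^E$ a subspace. In the linear matroid of $V$, a set $I\subseteq E$ is independent when the coordinate functionals $x\mapsto x_e$ $(e\in I)$ are linearly independent on $V$. Equivalently, it is the column matroid of any matrix whose rows span $V$.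

In other words, a matroid is linear over $F$ when one can attach to each $e\in E$ a vector $v_e$ over $F$ (possibly zero, possibly repeated) so that $I$ is independent exactly when the family $(v_e)_{e\in I}$ is linearly independent.

**Proposition 3.** The linear matroids of $V$ and of $V^\perp=\{y:\sum_e x_ey_e=0\text{ for all }x\in V\}$ are duals. Hence the dual of a matroid linear over $F$ is linear over $F$.

*Proof.* A set $B$ is a basis for $V$ exactly when $|B|=\dim V$ and the projection $V\to F^B$ is onto. The projection fails to be onto exactly when some nonzero $y$ supported on $B$ is orthogonal to $V$. So $B$ is a basis for $V$ if and only if $|E\setminus B|=\dim V^\perp$ and no nonzero element of $V^\perp$ is supported on $B$. The last condition says that $V^\perp\to F^{E\setminus B}$ is injective, and then, by dimension, bijective. So it says that $E\setminus B$ is a basis for $V^\perp$. $\square$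

**Definition 4 (algebraic matroid).** A matroid $M$ on $E$ is algebraic over $K$ if there are a field extension $L/K$ and a map $\phi:E\to L$ such that $I\subseteq E$ is independent in $M$ exactly when $\phi$ is injective on $I$ and $\phi(I)$ is algebraically independent over $K$. It is algebraic if it is algebraic over some field.

Every map $\phi:E\to L$ defines a matroid in this way, with rank function $S\mapsto\operatorname{trdeg}_KK(\phi(S))$. For instance $x,\ y,\ x+y$ in $K(x,y)$ give the matroid on three elements in which any two form a basis, and so do $x,\ y,\ xy$.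

A family of matroids closed under isomorphism is self-dual if it contains a matroid exactly when it contains its dual. The problem, posed at https://friendlywiki.com/article/index.php?title=dual_matroid, is whether the family of algebraic matroids is self-dual: given field elements whose algebraic dependences form $M$, can one always find field elements, perhaps over a quite different field, whose dependences form $M^*$?

The answer is easy for linear matroids, because these are algebraic.

**Proposition 5.** A matroid linear over $F$ is algebraic over $F$.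

*Proof.* Send the element with column $(v_1,\dots,v_n)$ to the linear form $\sum_kv_kt_k\in F(t_1,\dots,t_n)$. A nontrivial linear relation among forms is an algebraic relation. Conversely, linearly independent forms extend to a basis of the space of forms. By an invertible linear change of variables such a basis is again a system of independent variables, so the forms are algebraically independent. Two elements with the same form are dependent in both senses. $\square$

In characteristic $0$ this covers everything.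

**Proposition 6.** Let $M$ be represented by $\phi:E\to L$ over a field $K$ of characteristic $0$. Then $e\mapsto d\phi(e)\in\Omega_{L/K}$ represents $M$ linearly over $L$.

*Proof.* We show that $x_1,\dots,x_n\in L$ are algebraically independent over $K$ if and only if $dx_1,\dots,dx_n$ are linearly independent over $L$.

Suppose the $x_i$ are independent. Extend them to a transcendence basis of $L/K$. The partial derivatives on the field generated by this basis extend to $L$, because $L$ is algebraic over that field, hence separable in characteristic $0$, and derivations extend along separable algebraic extensions. So there are $K$-derivations $D_i$ of $L$ with $D_i(x_j)=\delta_{ij}$. Each $D_i$ factors through $\Omega_{L/K}$, so the $dx_j$ are linearly independent.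

Suppose the $x_i$ are dependent. Let $P\neq0$ be a polynomial over $K$ of minimal degree with $P(x)=0$. Applying $d$ gives $\sum_i\frac{\partial P}{\partial X_i}(x)\,dx_i=0$. As $P$ is not constant and the characteristic is $0$, some $\partial P/\partial X_i$ is a nonzero polynomial. Its degree is smaller than that of $P$, so it does not vanish at $x$. The relation is therefore nontrivial.

Elements $e\ne f$ with $\phi(e)=\phi(f)$ are dependent in both senses. $\square$

**Proposition 7.** The class $\mathcal A_0$ of matroids algebraic over some field of characteristic $0$ is self-dual.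

*Proof.* Let $M\in\mathcal A_0$. By Proposition 6 it is linear over a field $L$ of characteristic $0$. By Proposition 3, $M^*$ is linear over $L$, and by Proposition 5 it is algebraic over $L$. So $M^*\in\mathcal A_0$. Since $M^{**}=M$, the converse implication follows too. $\square$

## 2. Characteristic $p$: vanishing derivatives, and two linear algebras in one field

What changes in general? The proof of Proposition 6 used characteristic $0$ twice: to extend derivations to $L$, and to find a nonzero partial derivative of $P$. Both steps fail in characteristic $p$. In $\mathbb F_p(x,y)$ the elements $x$ and $x+y^p$ are algebraically independent, since $y$ is algebraic over the field they generate. Yet $d(x+y^p)=dx$, so their differentials are parallel.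

In this tiny example another representation avoids the trouble: $x$ and $y$ represent the same matroid. The result of these notes shows that in general nothing can be done.

**Theorem 8.** For every prime $p$ there is a matroid $M_p$ on $4p+12$ elements, of rank $4p+6$, which is algebraic over $\mathbb F_p$, while $N_p:=M_p^*$ (of rank $6$) is not algebraic over any field of any characteristic.

So the family of algebraic matroids is not self-dual. Already $p=2$ gives a matroid of rank $14$ on $20$ elements that is algebraic over $\mathbb F_2$ and whose dual, of rank $6$, is not algebraic over any field.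

**Corollary 9.** Let $\mathcal A_q$ be the class of matroids algebraic over some field of characteristic $q$ ($q=0$ or prime). Then $\mathcal A_q$ is self-dual if and only if $q=0$.

By Propositions 3 and 5, if $M_p$ were linear over some field, its dual would be algebraic. So Theorem 8 implies that $M_p$ is not linear over any field, and no kind of linearization can rescue the first approach for $M_p$.

Where can a contradiction come from? A field of characteristic $p$ contains two different linear algebras.

* Additive: by Proposition 5, linear forms over $\mathbb F_p$ in independent variables are algebraically independent over $\mathbb F_p$ exactly when they are linearly independent over $\mathbb F_p$. Here $p=0$.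
* Multiplicative: monomials in independent variables are algebraically independent over the base field exactly when their exponent vectors are linearly independent over $\mathbb Q$. Indeed, an integer relation between exponent vectors gives a product of powers equal to $1$. If there is no such relation, distinct monomials in the given monomials have distinct exponent vectors, so they are linearly independent. Here $p\neq0$.

The matroid $M_p$ mixes the two. In a representation of the dual, a rigidity lemma will carry the additive structure onto the three-point line that carries the multiplicative one. We begin with that lemma.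

## 3. Coplanar lines in an algebraically closed field

Let $K\subseteq L$ be fields with $L$ algebraically closed. Let $r$ denote transcendence degree over $K$, and let $\mathrm{cl}(U)$ be the algebraic closure of $K(U)$ in $L$. Sets of the form $\mathrm{cl}(U)$ are called flats. They are algebraically closed fields, and intersections of flats are flats. Only flats of finite rank occur. A *point* is an element of rank $1$, a *line* is a flat of rank $2$, and $x\sim y$ means $\mathrm{cl}(x)=\mathrm{cl}(y)$. Nested flats of equal rank are equal. If $r(u,v)=2=r(u,v,w)$, then $w\in\mathrm{cl}(u,v)$. We use two rules all the time.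

$$\text{If }Z\subseteq\mathrm{cl}(U)\cap\mathrm{cl}(W),\text{ then } r(Z)+r(U\cup W)\le r(U)+r(W). \tag{2}$$
To see this, extend a transcendence basis of $\mathrm{cl}(Z)$ by $r(U)-r(Z)$ elements to one of $\mathrm{cl}(U)$ and by $r(W)-r(Z)$ elements to one of $\mathrm{cl}(W)$. Together these elements span $U\cup W$. In particular, if $\mathrm{cl}(U)$ and $\mathrm{cl}(W)$ share a point, then $r(U\cup W)\le r(U)+r(W)-1$.

$$\text{If }\Pi\text{ is a flat, }u\in\Pi\text{ a point and }v\notin\Pi,\text{ then }r(u,v)=2\text{ and }\mathrm{cl}(u,v)\cap\Pi=\mathrm{cl}(u). \tag{3}$$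
Indeed $v$ is transcendental over $\Pi$, so $r(u,v)=2$ and $r(\Pi\cup\{v\})=r(\Pi)+1$. By (2) the intersection has rank at most $2+r(\Pi)-(r(\Pi)+1)=1$, and it contains $u$.

In projective geometry two coplanar lines meet. Here they need not, and this is the difficulty in everything that follows.

**Example.** Let $x,y,z,z'$ be algebraically independent, $w=xz+y$ and $w'=xz'+y$. The lines $\mathrm{cl}(x,y)$ and $\mathrm{cl}(z,w)$ lie in $\mathrm{cl}(x,y,z)$, and their union has rank $3$. (Since $y\in \mathrm{cl}(x,z,w)$, we have $r(x,z,w)=3$, so $\mathrm{cl}(z,w)$ is a line.) Suppose $u$ lies in both lines. The isomorphism $\mathrm{cl}(x,y)(z)\to\mathrm{cl}(x,y)(z')$ over $\mathrm{cl}(x,y)$ with $z\mapsto z'$ extends to the algebraic closures $\mathrm{cl}(x,y,z)\to\mathrm{cl}(x,y,z')$. It sends $w$ to $w'$ and fixes $u$, so $u\in\mathrm{cl}(z',w')$ as well. But $x$ and $y$ are rational functions of $z,w,z',w'$, so $r(z,w,z',w')=4$. By (2), $\mathrm{cl}(z,w)\cap\mathrm{cl}(z',w')$ has rank $0$. So $u$ is algebraic over $K$: the two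 lines share no point.

Two coplanar lines are thus not forced to meet. Three pairwise coplanar lines that are not all coplanar are forced to meet.

**Lemma 10 (Ingleton–Main).** Let $\ell_1,\ell_2,\ell_3$ be lines with $r(\ell_i\cup\ell_j)=3$ for $i\ne j$ and $r(\ell_1\cup\ell_2\cup\ell_3)=4$. Then $\ell_1\cap\ell_2\cap\ell_3$ has rank $1$ and equals each pairwise intersection.

*Proof.* The plan is to describe the third line by one polynomial that has coefficients in $\ell_1$ and also in $\ell_2$.

**Step 1: two polynomials.** Let $\Phi=\mathrm{cl}(\ell_1\cup\ell_2)$, of rank $3$. Pick $e\in\ell_3\setminus\Phi$ and $f$ with $\ell_3=\mathrm{cl}(e,f)$. For $i=1,2$ we have $r(\ell_i\cup\{e\})=3=r(\ell_i\cup\ell_3)$, so $f$ is algebraic over $\ell_i(e)$. Hence some nonzero polynomial in $\ell_i[X,Y]$ vanishes at $(e,f)$, and one of its irreducible factors $P_i\in\ell_i[X,Y]$ satisfies $P_i(e,f)=0$.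

**Step 2: $P_i$ stays irreducible over $\Phi$.** This holds because $\ell_i$ is algebraically closed. Suppose $P_i=QR$ over $\Phi$ with $\deg Q=m\geq1$, $\deg R=n\geq 1$. The equation $QR=P_i$, with unknown coefficients of $Q$ and $R$ in degrees at most $m$ and $n$, is a system of polynomial equations over $\ell_i$ with a solution in an extension field. By the Nullstellensatz it has a solution in $\ell_i$. The product has degree $m+n$, so the degrees of the new factors are exactly $m$ and $n$. This contradicts the irreducibility of $P_i$ over $\ell_i$.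

**Step 3: $P_1$ and $P_2$ are proportional.** As $e$ is transcendental over $\Phi$, neither $P_i$ lies in $\Phi[X]$. If $P_1,P_2$ were not associates in $\Phi[X,Y]$, then by Gauss's lemma they would be coprime in $\Phi(X)[Y]$. There would be $U,V\in\Phi[X,Y]$ with $UP_1+VP_2=h(X)\ne0$, and evaluation at $(e,f)$ would give $h(e)=0$, which is impossible. So $P_1=uP_2$ with $u\in\Phi^\times$. Scale both so that the coefficient of one fixed monomial is $1$. Then $P_1=P_2=:P$ has coefficients in $D:=\ell_1\cap\ell_2$.

**Step 4: conclusion.** By (2), $r(D)\le 2+2-3=1$. Since $e$ is transcendental over $\Phi$, $P(e,Y)\ne0$, so $f\in\mathrm{cl}(D\cup\{e\})$. If $r(D)=0$, then $r(e,f)\le1$, a contradiction. So $r(D)=1$. Now $\ell_3\subseteq\mathrm{cl}(D\cup\{e\})$ and both have rank $2$, so they are equal and $D\subseteq\ell_3$. Each $\ell_i\cap\ell_j$ is a flat of rank at most $1$ by (2), and it contains $D$, so it equals $D$. $\square$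

## 4. Ladders: a configuration that tests whether $p=0$

**Definition 11 (ladders).** A *line triple* is $\Lambda=(a,b,c)$, three points with $r(\Lambda)=2$ and any two of rank $2$. A *$p$-ladder* on $\Lambda$ consists of points $X=(x_i)$, $Y=(y_i)$, $i\in\mathbb Z/p$, with

* (L1) no $x_i,y_i$ lies in $\mathrm{cl}(\Lambda)$, and $r(\Lambda\cup X\cup Y)=3$;
* (L2) $r(\{a\}\cup X)=r(\{a\}\cup Y)=2$ and $x_0\notin\mathrm{cl}(\{a\}\cup Y)$;
* (L3) $r(b,x_i,y_i)=2$ and $r(c,x_i,y_{i+1})=2$ for all $i\in\mathbb Z/p$.

An *open $p$-ladder* satisfies the same conditions, except that $r(c,x_i,y_{i+1})=2$ is required only for $0\le i\le p-2$. The *plane* of a ladder is $\mathrm{cl}(\Lambda\cup X\cup Y)$. By (L1) it equals $\mathrm{cl}(\Lambda\cup\{x\})$ for each $x\in X\cup Y$.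

Every $p$-ladder is an open $p$-ladder. The order of the triple matters: $a$ is the direction of the two rows, while $b$ and $c$ link them.

**Example (additive).** Let $t_1,t_2,t_3$ be independent over $K$, and put
$$a=t_1,\quad b=t_2,\quad c=t_1+t_2,\quad x_i=it_1+t_3,\quad y_i=it_1+t_2+t_3\qquad(0\le i\le p-1).$$
The conditions (L1), (L2) are visible. We have $y_i=x_i+b$, and $y_{i+1}=x_i+c$ for $i\le p-2$, so this is an open $p$-ladder. The last rung asks for a relation between $c$, $x_{p-1}$ and $y_0$. The determinant of their coefficient vectors $(1,1,0)$, $(p-1,0,1)$, $(0,1,1)$ is $-p$. So the ladder closes exactly when $p=0$ in $K$.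

**Example (multiplicative).** Take $a=t_1$, $b=t_2$, $c=t_1t_2$, $x_i=t_1^it_3$, $y_i=t_1^it_2t_3$. The exponent vectors are the coefficient vectors of the previous example, now over $\mathbb Q$. So this is an open $p$-ladder with $r(c,x_{p-1},y_0)=3$ over every field $K$, even of characteristic $p$.

For $p=2$ the relations of a ladder are the seven lines $abc$, $ax_0x_1$, $ay_0y_1$, $bx_0y_0$, $bx_1y_1$, $cx_0y_1$, $cx_1y_0$ of the Fano plane, and an open ladder may miss the last one.

In characteristic $p$ the additive and the multiplicative example live in the same field, but over different triples. The comparison lemma below says that over one and the same triple such a disagreement is impossible. We first collect routine facts.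

**Lemma 12.** In an open $p$-ladder: $x_i\not\sim y_j$ for all $i,j$; no $x_i$ lies in $\mathrm{cl}(\{a\}\cup Y)$ and no $y_j$ in $\mathrm{cl}(\{a\}\cup X)$; $b\in\mathrm{cl}(x_i,y_i)$ for all $i$. For $0\le i\le p-2$: $c\in\mathrm{cl}(x_i,y_{i+1})$, $x_i\not\sim x_{i+1}$, $y_i\not\sim y_{i+1}$, and $a\in\mathrm{cl}(x_i,x_{i+1})\cap\mathrm{cl}(y_i,y_{i+1})$. In a $p$-ladder all this holds for all $i\in\mathbb Z/p$. Moreover, for distinct $d,d'\in\Lambda$ and $x\in X\cup Y$,
$$r(d,d',x)=3,\qquad \mathrm{cl}(d,x)\cap\mathrm{cl}(d',x)=\mathrm{cl}(x). \tag{4}$$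

*Proof.* Points of $X\cup Y$ lie outside $\mathrm{cl}(\Lambda)=\mathrm{cl}(d,d')$, so $r(d,d',x)=3$, and the second part of (4) is (3) applied to the flat $\mathrm{cl}(d',x)$ and the point $d$ outside it.

By rank, $\mathrm{cl}(a,x_i)=\mathrm{cl}(\{a\}\cup X)$ and $\mathrm{cl}(a,y_j)=\mathrm{cl}(\{a\}\cup Y)$ for all $i,j$. These two lines are different, since $x_0$ lies only in the first. If $x_i\sim y_j$, or $x_i\in\mathrm{cl}(\{a\}\cup Y)$, or $y_j\in\mathrm{cl}(\{a\}\cup X)$, the two lines would coincide. This proves the first two claims. So $r(x_i,y_j)=2$ always, and (L3) gives $b\in\mathrm{cl}(x_i,y_i)$, and $c\in\mathrm{cl}(x_i,y_{i+1})$ for those $i$ where the $c$-rung is required.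

Take such an $i$. If $x_i\sim x_{i+1}$, then $y_{i+1}\in\mathrm{cl}(c,x_i)\cap\mathrm{cl}(b,x_{i+1})=\mathrm{cl}(c,x_i)\cap\mathrm{cl}(b,x_i)=\mathrm{cl}(x_i)$, so $y_{i+1}\sim x_i$, which was excluded. If $y_i\sim y_{i+1}$, then $x_i\in\mathrm{cl}(b,y_i)\cap\mathrm{cl}(c,y_{i+1})=\mathrm{cl}(b,y_i)\cap\mathrm{cl}(c,y_i)=\mathrm{cl}(y_i)$, again excluded. Finally, $r(\{a\}\cup X)=2=r(x_i,x_{i+1})$ gives $a\in\mathrm{cl}(x_i,x_{i+1})$, and likewise for $Y$. $\square$

**Lemma 13 (comparison).** Let $(X,Y)$ be a $p$-ladder and $(\tilde X,\tilde Y)$ an open $p$-ladder on the same $\Lambda=(a,b,c)$, with $r(\Lambda\cup X\cup Y\cup\tilde X\cup\tilde Y)=4$. Then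

(i) the flats $\ell_i=\mathrm{cl}(x_i,\tilde x_i)$ and $k_i=\mathrm{cl}(y_i,\tilde y_i)$ $(0\le i\le p-1)$ all contain a common rank-$1$ flat;

(ii) $r(c,\tilde x_{p-1},\tilde y_0)=2$.

In linear algebra with suitable scalings, all differences $x_i-\tilde x_i$ and $y_i-\tilde y_i$ are one and the same vector, and this is the common point in (i). In the field we must produce it with Lemma 10.

*Proof.*

**Step 1: the lines $\ell_i,k_i$ leave both planes.** Let $\Pi,\Pi'$ be the planes of $(X,Y)$ and $(\tilde X,\tilde Y)$. By (2), $\Pi\cap\Pi'$ has rank at most $3+3-4=2$, so it is $\mathrm{cl}(\Lambda)$. By (L1) no $\tilde x_i,\tilde y_i$ is in $\Pi$ and no $x_i,y_i$ is in $\Pi'$. By (3), all $\ell_i,k_i$ have rank $2$.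

**Step 2: many pairs are coplanar.** By Lemma 12, $b\in\mathrm{cl}(x_i,y_i)\cap\mathrm{cl}(\tilde x_i,\tilde y_i)$, so $r(\ell_i\cup k_i)\le 2+2-1=3$ for all $i$. In the same way, for $0\le i\le p-2$, the point $c$ gives $r(\ell_i\cup k_{i+1})\le3$, and the point $a$ gives $r(\ell_i\cup\ell_{i+1})\le3$ and $r(k_i\cup k_{i+1})\le3$. All these ranks are exactly $3$, because each union contains two independent points of $\Pi$ and a point outside $\Pi$.

**Step 3: triples are not coplanar.** Let $0\le i\le p-2$. Since $\mathrm{cl}(y_i,y_{i+1})=\mathrm{cl}(\{a\}\cup Y)\not\ni x_i$ and $\mathrm{cl}(x_i,x_{i+1})=\mathrm{cl}(\{a\}\cup X)\not\ni y_{i+1}$, we get $r(x_i,y_i,y_{i+1})=r(x_i,x_{i+1},y_{i+1})=3$. So each of the triples $(\ell_i,k_i,k_{i+1})$ and $(\ell_i,\ell_{i+1},k_{i+1})$ spans $\Pi$ and a point outside it, and has total rank $4$.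

**Step 4: one common point.** Lemma 10 for the two triples gives rank-$1$ flats $\ell_i\cap k_i=\ell_i\cap k_{i+1}=\ell_{i+1}\cap k_{i+1}$ for $0\le i\le p-2$. So all $\ell_i\cap k_i$ coincide. This is (i).

**Step 5: the missing rung.** By (i), $\ell_{p-1}$ and $k_0$ share a point, so $r(\ell_{p-1}\cup k_0)\le3$. The ladder $(X,Y)$ is closed, so $c\in\mathrm{cl}(x_{p-1},y_0)$. Hence $\{c,\tilde x_{p-1},\tilde y_0\}$ lies in $\Pi'\cap\mathrm{cl}(\ell_{p-1}\cup k_0)$. The union of these two flats has rank $4$, as it contains $\Pi'$ and $x_{p-1}\notin\Pi'$. By (2) the set has rank at most $3+3-4=2$. The rank equals $2$, since $\tilde x_{p-1}\notin\mathrm{cl}(\Lambda)$. $\square$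

Consequently, in an algebraic matroid a triple that carries a closed $p$-ladder cannot carry, in a second plane, an open $p$-ladder that stays open. We want a matroid $M_p$, algebraic over $\mathbb F_p$, whose dual contains both kinds of ladder and enough further structure to bring them onto the same triple.

## 5. The matroid $M_p$

What is a dependent set in the dual of an algebraic matroid? By (1), $T$ is dependent in $M^*$ when $E\setminus T$ does not span. One way to see this is to find a one-parameter motion of the field that moves only the elements of $T$. For $x,y,x+y$, the motion $x\to x+c$, $y\to y-c$ moves only the first two elements, so $\{x,y\}$ is dependent in the dual. For $x,y,xy$ the motion is $x\to cx$, $y\to c^{-1}y$. So we design $M_p$ by its motions: translations should produce a ladder that closes because $pc=0$, and scalings should produce one that stays open because $c^p\neq1$.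

**Definition 14 ($M_p$).** Let $F$ be the purely transcendental extension of $\mathbb F_p$ in the $4p+6$ variables
$$s_1,s_2,s_3,\;y_1,y_2,\;w_1,w_2,w_3,\;z_1,\dots,z_{p-1},\;z'_0,\dots,z'_{p-1},\;\beta_1,\dots,\beta_{p-1},\;\beta'_0,\dots,\beta'_{p-1}.$$
Define $z_0,\beta_0\in F$ by $\sum_i(z_i+z'_i)=0$ and $\prod_i\beta_i\beta'_i=1$, with $0\le i\le p-1$ here and below. Put $A=\sum_ii(z_i+z'_i)$ and $A'=\sum_iz'_i$. The ground set $E$ consists of $p_{jg}$ $(1\le j,g\le3)$, $\sigma_1,\sigma_2,\sigma_3$, and $q_i,q'_i,a_i,a'_i$ $(0\le i\le p-1)$, in total $4p+12$ elements. The map $\phi:E\to F$ is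
$$\begin{aligned}&p_{1g}\mapsto s_gy_1-w_g-\delta_{g1}A,\qquad p_{2g}\mapsto s_gy_2-w_g-\delta_{g1}A',\qquad p_{3g}\mapsto w_g,\\ &q_i\mapsto z_i,\qquad q'_i\mapsto z'_i,\qquad a_i\mapsto\beta_i,\qquad a'_i\mapsto\beta'_i,\\ &\sigma_1\mapsto s_1\textstyle\prod_i(\beta_i\beta'_i)^i,\qquad \sigma_2\mapsto s_2\prod_i\beta'_i,\qquad \sigma_3\mapsto s_3.\end{aligned}$$
$M=M_p$ is the algebraic matroid of $\phi$ over $\mathbb F_p$, and $N=N_p=M^*$.

From $\phi(E)$ one reads off $z,\beta,w$, then $s$ from the $\sigma$'s, then $y$ from the $p$'s. So $\mathbb F_p(\phi(E))=F$, the rank of $M$ is $4p+6$, and the rank of $N$ is $(4p+12)-(4p+6)=6$.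

**Example ($p=2$).** Here $z_0=z_1+z'_0+z'_1$, $\beta_0=(\beta_1\beta'_0\beta'_1)^{-1}$, $A=z_1+z'_1$, $A'=z'_0+z'_1$, so
$$p_{11}\mapsto s_1y_1+w_1+z_1+z'_1,\quad p_{21}\mapsto s_1y_2+w_1+z'_0+z'_1,\quad \sigma_1\mapsto s_1\beta_1\beta'_1,\quad\sigma_2\mapsto s_2\beta'_0\beta'_1 .$$
Move $z_1\to z_1+c$, $z'_0\to z'_0-c$. Then $z_0$ is fixed and $A,A'$ both change by $c=-c$. So $w_1\to w_1+c$ repairs both $p_{11}$ and $p_{21}$, and only $p_{31},q_1,q'_0$ have moved. Try the same multiplicatively: $\beta_1\to c\beta_1$, $\beta'_0\to c^{-1}\beta'_0$. Now $\sigma_1$ is multiplied by $c$ and $\sigma_2$ by $c^{-1}$. To repair both we would have to change $s_1/s_2$ by $c^{-2}$, but $s_1/s_2$ is determined by the $p$'s and $q$'s (see (5) below). This is the clash $2c=0$, $c^2\ne1$ that we exploit.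

## 6. Dependent and independent sets of $N_p$

**Lemma 15 (dependence criterion).** Let $c$ be transcendental over $F$, and let $\theta:F\to F(c)$ be an $\mathbb F_p$-embedding that fixes $\phi(e)$ for all $e\in E\setminus T$ and has $\theta(f)\notin F$ for some $f\in F$. Then $T$ is dependent in $N$.

*Proof.* If $T$ is independent in $N$, then by (1) $F$ is algebraic over $F_0=\mathbb F_p(\phi(E\setminus T))$. So $\theta(f)$ is algebraic over $\theta(F_0)=F_0\subseteq F$. But every $u\in F(c)\setminus F$ is transcendental over $F$. Indeed, write $u=P(c)/Q(c)$ with $P,Q\in F[T']$. Then $c$ is a root of $P(T')-uQ(T')$, which is not the zero polynomial since $u\notin F$. So $c$ is algebraic over $F(u)$, and $u$ cannot be algebraic over $F$. Hence $\theta(f)\in F$, a contradiction. $\square$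

**Lemma 16.** The following sets are dependent in $N$.

* (D1) $\{p_{1g},p_{2g},p_{3g}\}$ and $\{p_{1g},p_{2g},\sigma_g\}$, for $g=1,2,3$.
* (D2) $\{p_{j1},p_{j2},p_{j3}\}$ for $j=1,2,3$, and $\{\sigma_1,\sigma_2,\sigma_3\}$.
* (D3) $\{p_{11},q_i,q_j\}$ and $\{p_{11},q'_i,q'_j\}$ for $i\ne j$; $\{p_{21},q_i,q'_i\}$ for all $i$; $\{p_{31},q_i,q'_{i+1}\}$ for all $i\in\mathbb Z/p$.
* (D4) $\{\sigma_1,a_i,a_j\}$ and $\{\sigma_1,a'_i,a'_j\}$ for $i\ne j$; $\{\sigma_2,a_i,a'_i\}$ for all $i$; $\{\sigma_3,a_i,a'_{i+1}\}$ for $0\le i\le p-2$.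

*Proof.* For each set we give a substitution that fixes $\phi$ of every other element. Variables not mentioned are fixed. Prescribed changes of $z_0$ or $\beta_0$ are those forced by the two constraints: the changes of the $z$'s always add up to $0$, and the factors on the $\beta$'s always multiply to $1$. Each substitution is invertible over $\mathbb F_p(c)$, so it is the restriction to $F$ of an automorphism of $F(c)$, hence an embedding. Each moves some element out of $F$ (one sees $f+c$, $cf$ or similar). So Lemma 15 applies.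

(D1) $w_g\to w_g+c$ moves only $p_{1g},p_{2g},p_{3g}$. And $s_g\to cs_g$ moves only $p_{1g},p_{2g},\sigma_g$.

(D2) For $j=1,2$, $y_j\to y_j+c$ moves only the $p_{jg}$. For $j=3$ use $y_1\to y_1+c$, $y_2\to y_2+c$, $w_g\to w_g+cs_g$ for all $g$: the changes of $s_gy_1$, of $s_gy_2$ and of $w_g$ are all $cs_g$, so $p_{1g},p_{2g}$ are fixed. For the $\sigma$'s use $s_g\to cs_g$ for all $g$ and $y_j\to c^{-1}y_j$: all products $s_gy_j$ are fixed.

(D3) $z_i\to z_i+c$, $z_j\to z_j-c$ changes $A$ by $(i-j)c$ and fixes $A'$, so besides $q_i,q_j$ it moves only $p_{11}$. The same change of $z'_i,z'_j$ also fixes $A'$ and gives the second family. Next, $z_i\to z_i+c$, $z'_i\to z'_i-c$ fixes $A$ and changes $A'$, so it moves only $p_{21},q_i,q'_i$. Finally take $z_i\to z_i+c$, $z'_{i+1}\to z'_{i+1}-c$, $w_1\to w_1+c$. Here $A'$ changes by $-c$. The change of $A$ is $ic-(i+1)c=-c$ for $i\le p-2$, and $(p-1)c-0=-c$ for $i=p-1$, because the characteristic is $p$. So $w_1+A$ and $w_1+A'$ are fixed, hence $p_{11},p_{21}$ are, and only $p_{31},q_i,q'_{i+1}$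 move.

(D4) $\beta_i\to c\beta_i$, $\beta_j\to c^{-1}\beta_j$ multiplies $\sigma_1$ by $c^{i-j}$ and fixes $\sigma_2$. The same for $\beta'_i,\beta'_j$ also fixes $\prod\beta'_i$, hence $\sigma_2$. Next, $\beta_i\to c\beta_i$, $\beta'_i\to c^{-1}\beta'_i$ fixes $\sigma_1$ and moves $\sigma_2$. Finally, for $0\le i\le p-2$, take $\beta_i\to c\beta_i$, $\beta'_{i+1}\to c^{-1}\beta'_{i+1}$, all $s_g\to cs_g$, $y_j\to c^{-1}y_j$. The product in $\sigma_1$ is multiplied by $c^{i-(i+1)}=c^{-1}$, and the product in $\sigma_2$ by $c^{-1}$. So $\sigma_1,\sigma_2$ are fixed, and all $s_gy_j$, hence all $p_{jg}$, are fixed. Only $\sigma_3,a_i,a'_{i+1}$ move. $\square$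

**Lemma 17.** The following sets are independent in $N$.

* (I1) $\{p_{11},p_{21},p_{12},p_{22},q_0,a_0\}$.
* (I2) $\{p_{1g},p_{2g},p_{1h},p_{2h}\}$ for $g\ne h$.
* (I3) Any two elements of $\{p_{1g},p_{2g},p_{3g},\sigma_g\}$.
* (I4) $\{p_{11},q_i\}$ for $i\ge1$; $\{p_{21},q'_i\}$ for all $i$; $\{q_0,q'_0\}$.
* (I5) $\{\sigma_1,a_i\}$ for $i\ge1$; $\{\sigma_2,a'_i\}$ for all $i$; $\{a_0,a'_0\}$.
* (I6) $\{\sigma_3,a_{p-1},a'_0\}$.

*Proof.* For each set $T$, call an element of $F$ known if it is algebraic over $\mathbb F_p(\phi(E\setminus T))$. Known elements form a field, and by (1) we must show that everything is known. Note: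
$$\text{if all }p_{jg},q_i,q'_i\text{ are known, then so are }z,\ w,\ \text{all } s_gy_j,\text{ and all ratios }s_g/s_h. \tag{5}$$
Call $\{p_{1g},p_{2g},p_{3g}\}$ the row of $g$.

(I1) The constraints give $z_0$ and $\beta_0$, so $z,\beta$ are known. The $p_{3g}$ give $w$, the $\sigma$'s give $s$, and $p_{13},p_{23}$ give $y$.

(I2) $z,\beta,w,s$ are known, and $y$ comes from the row of the index different from $g$ and $h$.

(I3) Suppose two $p$'s of the row of $g$ are missing. Then $z,\beta,s$ are known, the other rows give $w_h$ $(h\ne g)$ and $y$, and the remaining $p_{jg}$ gives $w_g$. Suppose $p_{jg},\sigma_g$ are missing. Then $z,\beta$, $s_h,w_h$ $(h\neq g)$ and $y$ are known. The two remaining elements of the row of $g$ give, modulo known terms, $s_gy_2$ if $j=1$, $s_gy_1$ if $j=2$, and $s_g(y_1-y_2)$ if $j=3$. So $s_g$ is known, and then $w_g$.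

(I4) For $\{p_{11},q_i\}$ and $\{p_{21},q'_i\}$: the missing $z$ follows from $\sum(z_i+z'_i)=0$; $\beta,w,s$ are known; $y$ comes from the row of $2$. For $\{q_0,q'_0\}$: $\beta,s,w$ are known, and $y$ from the row of $2$. Then $p_{21}$ gives $A'$, hence $z'_0$, and the constraint gives $z_0$.

(I5) Here (5) applies, and $\sigma_3$ gives $s_3$, so $s$ and then $y$ are known. For $\{\sigma_1,a_i\}$ and $\{\sigma_2,a'_i\}$ the missing $\beta$ follows from the product constraint. For $\{a_0,a'_0\}$, $\sigma_2$ gives $\beta'_0$, and the constraint gives $\beta_0$.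

(I6) Again (5) applies. All $\beta$'s except $\beta_{p-1},\beta'_0$ are known, and so is $k=\beta_{p-1}\beta'_0$, by the constraint. Up to known nonzero factors, $\sigma_1$ is $s_3\beta_{p-1}^{p-1}$ (the exponent of $\beta'_0$ in $\sigma_1$ is $0$) and $\sigma_2$ is $s_3\beta'_0$. So their quotient $\beta_{p-1}^{p-1}/\beta'_0=\beta_{p-1}^{\,p}/k$ is known. Hence $\beta_{p-1}^{\,p}$ is known, so $\beta_{p-1}$ is, being algebraic over known elements. Then $\beta'_0$, $s_3$, all $s_g$ and all $y_j$ are known. $\square$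

## 7. One closed and one open ladder in a hypothetical representation of $N_p$

From here until the end of Section 10, suppose that $N=N_p$ is algebraic over some field $K$ of any characteristic, unrelated to $\mathbb F_p$, with values in $L\supseteq K$. Enlarging $L$ does not change ranks, so let $L$ be algebraically closed. We write elements of $E$ for their images in $L$. Then $r$ on (images of) subsets of $E$ is the rank function of $N$, and Section 3 applies. Put $R_g=\{p_{1g},p_{2g},p_{3g},\sigma_g\}$ and $S=\{\sigma_1,\sigma_2,\sigma_3\}$.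

**Lemma 18 (basic ranks).**

(i) $r(R_g)=2$, any two elements of $R_g$ are independent, and $r(R_g\cup R_h)=4$ for $g\ne h$. Elements of different $R_g$ are independent.

(ii) $S$ and the columns $\{p_{j1},p_{j2},p_{j3}\}$ have rank $2$. The flat $G=\mathrm{cl}(R_1\cup R_2\cup R_3)=\mathrm{cl}(R_1\cup R_2)$ has rank $4$.

(iii) Any three elements of one $R_g$, any column $(p_{j1},p_{j2},p_{j3})$, and $(\sigma_1,\sigma_2,\sigma_3)$ are line triples.

(iv) $q_0\notin G$, the flat $H=\mathrm{cl}(G\cup\{q_0\})$ has rank $5$, and $a_0\notin H$.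

*Proof.* (i) By (I3) any two elements of $R_g$ are independent, and by (D1) $p_{3g},\sigma_g\in\mathrm{cl}(p_{1g},p_{2g})$. So $r(R_g)=2$, and (I2) gives $r(R_g\cup R_h)=4$. By (2), $\mathrm{cl}(R_g)\cap\mathrm{cl}(R_h)$ has rank $0$, so elements of $R_g$ and $R_h$ are independent.

(ii) By (D2) these sets have rank at most $2$, and by (i) any two of their elements are independent. So $p_{j3}\in\mathrm{cl}(p_{j1},p_{j2})$ and $\sigma_3\in\mathrm{cl}(\sigma_1,\sigma_2)$, and $R_3\subseteq\mathrm{cl}(R_1\cup R_2)$.

(iii) This is contained in (i) and (ii).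

(iv) The four $p$'s in (I1) span $G$ by (i) and (ii), and the six elements in (I1) are independent. $\square$

**Lemma 19.** $x_i=q_i$, $y_i=q'_i$ is a $p$-ladder on $(p_{11},p_{21},p_{31})$.

*Proof.* Here $\mathrm{cl}(\Lambda)=\mathrm{cl}(R_1)\subseteq G$.

**Step 1: (L1).** Since $q_0\notin G$, $p_{11},q_0$ are independent, and (D3) gives $q_i\in\mathrm{cl}(p_{11},q_0)$. If $q_i\in\mathrm{cl}(R_1)$ for some $i\ge1$, then, $\{p_{11},q_i\}$ being independent by (I4), (D3) gives $q_0\in\mathrm{cl}(p_{11},q_i)\subseteq G$, a contradiction. If $q'_i\in\mathrm{cl}(R_1)$, then, $\{p_{21},q'_i\}$ being independent by (I4), (D3) gives $q_i\in\mathrm{cl}(p_{21},q'_i)\subseteq\mathrm{cl}(R_1)$, just excluded. All $q_i,q'_i$ are points, by (I4). Finally $q'_i\in\mathrm{cl}(p_{21},q_i)$ by (D3), so everything lies in $\mathrm{cl}(\Lambda\cup\{q_0\})$, of rank $3$.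

**Step 2: (L3).** By (D3) the sets $\{p_{21},q_i,q'_i\}$ and, for all $i\in\mathbb Z/p$, $\{p_{31},q_i,q'_{i+1}\}$ have rank at most $2$. By Step 1 the rank is $2$.

**Step 3: (L2).** By (D3) and Step 1 all $q_i$ lie in $\mathrm{cl}(p_{11},q_0)$ and all $q'_i$ in $\mathrm{cl}(p_{11},q'_0)$. So the two ranks are $2$. If $q_0\in\mathrm{cl}(p_{11},q'_0)$, then by exchange $q'_0\in\mathrm{cl}(p_{11},q_0)$. Also $q'_0\in\mathrm{cl}(p_{21},q_0)$. Since $p_{11}\notin\mathrm{cl}(p_{21},q_0)$ (as $r(p_{11},p_{21},q_0)=3$), (3) gives $q'_0\in\mathrm{cl}(q_0)$, against (I4). $\square$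

**Lemma 20.** $\tilde x_i=a_i$, $\tilde y_i=a'_i$ is an open $p$-ladder on $(\sigma_1,\sigma_2,\sigma_3)$, no $a_i,a'_i$ lies in $H$, and $r(\sigma_3,a_{p-1},a'_0)=3$.

*Proof.* The last claim is (I6). All $a_i,a'_i$ are points by (I5).

**Step 1: outside $H$, and (L1).** Since $a_0\notin H$, (D4) gives $a_i\in\mathrm{cl}(\sigma_1,a_0)$. If $a_i\in H$ with $i\ge1$, then (I5) and (D4) give $a_0\in\mathrm{cl}(\sigma_1,a_i)\subseteq H$, a contradiction. If $a'_i\in H$, then (I5) and (D4) give $a_i\in\mathrm{cl}(\sigma_2,a'_i)\subseteq H$, a contradiction. As $\mathrm{cl}(S)\subseteq G\subseteq H$, no $a_i,a'_i$ is in $\mathrm{cl}(S)$. Also $a'_i\in\mathrm{cl}(\sigma_2,a_i)$ by (D4), so everything lies in $\mathrm{cl}(S\cup\{a_0\})$, of rank $3$.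

**Step 2: (L3), open form.** This is (D4), with rank exactly $2$ by Step 1.

**Step 3: (L2).** By (D4) all $a_i$ lie in $\mathrm{cl}(\sigma_1,a_0)$ and all $a'_i$ in $\mathrm{cl}(\sigma_1,a'_0)$. If $a_0\in\mathrm{cl}(\sigma_1,a'_0)$, then $a'_0\in\mathrm{cl}(\sigma_1,a_0)\cap\mathrm{cl}(\sigma_2,a_0)=\mathrm{cl}(a_0)$ by exchange, (D4) and (3), against (I5). $\square$

If the two ladders stood on the same triple, Lemma 13(ii) would finish the proof. They do not. The first stands on the line $\mathrm{cl}(R_1)$, the second on $\mathrm{cl}(S)$, and since $\sigma_2\notin\mathrm{cl}(R_1)$, by (3) these lines meet only in $\mathrm{cl}(\sigma_1)$. So the closed ladder must travel. We use two kinds of moves. A transfer goes from $(a,b,c)$ to another triple $(a,b',c')$ and keeps the first point $a$. A change of direction goes from $(a,b,c)$ to $(b,a,c)$. The route will be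
$$(p_{11},p_{21},p_{31})\to(p_{11},p_{12},p_{13})\to(p_{11},\sigma_1,p_{21})\to(\sigma_1,p_{11},p_{21})\to(\sigma_1,\sigma_2,\sigma_3), \tag{6}$$
where the third arrow changes direction and the others are transfers. The change of direction cannot be omitted from this plan, because transfers keep $p_{11}$ in first place and the target has $\sigma_1$ there.

## 8. Grids and transfers

A transfer uses an auxiliary point $m$, and the grid formed by the $p_{jg}$ and $\sigma_g$ supplies it.

**Lemma 21 (grid).** Let $(e_{ij})_{1\le i,j\le3}$ be points such that each row and each column has rank $2$, any two elements of a row are independent, any two rows have union of rank $4$, and the whole array has rank $4$. Then there is a point $m\in\mathrm{cl}(e_{12},e_{21})\cap\mathrm{cl}(e_{13},e_{31})$.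

*Proof.* By (2) the closures of two rows meet in rank $0$, so no element of a row lies in the closure of another row. Hence $\ell_1=\mathrm{cl}(e_{12},e_{21})$, $\ell_2=\mathrm{cl}(e_{13},e_{31})$, $\ell_3=\mathrm{cl}(e_{23},e_{32})$ have rank $2$. Row $1$ and column $1$ share $e_{11}$, so their union, which contains the generators of $\ell_1\cup\ell_2$, has rank at most $3$. Row $2$ and column $2$ share $e_{22}$, so $r(\ell_1\cup\ell_3)\le3$. Row $3$ and column $3$ share $e_{33}$, so $r(\ell_2\cup\ell_3)\le3$. Each of these unions contains two elements of one row and an element of another row: $e_{12},e_{13},e_{21}$; $e_{21},e_{23},e_{12}$; $e_{31},e_{32},e_{13}$. So all three ranks are $3$. All three lines together contain $e_{12},e_{13}$ and $e_{21},e_{23}$, which span rows $1$ and $2$, so the total rank is $4$. Lemma 10 gives the point $m$. $\square$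

Now the transfer. In linear algebra, scale so that $y_i=x_i+b$, $y_{i+1}=x_i+c$, $b=m+b'$, $c=m+c'$. Then $x'_i:=x_i+m$ satisfies $y_i=x'_i+b'$ and $y_{i+1}=x'_i+c'$. So we should look for $x'_i$ on three lines at once, $\mathrm{cl}(m,x_i)$, $\mathrm{cl}(b',y_i)$ and $\mathrm{cl}(c',y_{i+1})$, and this is a task for Lemma 10.

**Lemma 22 (transfer).** Let $\Lambda=(a,b,c)$ and $\Lambda'=(a,b',c')$ be line triples with $r(\Lambda\cup\Lambda')=3$, and $m$ a point in $\mathrm{cl}(b,b')\cap\mathrm{cl}(c,c')$. Let $(X,Y)$ be a $p$-ladder on $\Lambda$ with $r(\Lambda\cup\Lambda'\cup X\cup Y)=4$. Then there is $X'=(x'_i)$ such that $(X',Y)$ is a $p$-ladder on $\Lambda'$, and $\mathrm{cl}(\Lambda\cup\Lambda'\cup X'\cup Y)=\mathrm{cl}(\Lambda\cup\Lambda'\cup X\cup Y)$.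

*Proof.*

**Step 1: positions of the points.** Put $\Pi_0=\mathrm{cl}(\Lambda\cup\Lambda')$ and $\Pi=\mathrm{cl}(\Lambda\cup X\cup Y)$, both of rank $3$ with union of rank $4$. So $\Pi\cap\Pi_0=\mathrm{cl}(\Lambda)$. If $b'$ or $c'$ were in $\mathrm{cl}(\Lambda)$, then, with $a$, it would force $\Lambda'\subseteq\mathrm{cl}(\Lambda)$, against $r(\Lambda\cup\Lambda')=3$. So $b',c'\notin\mathrm{cl}(\Lambda)$, and likewise $b,c\notin\mathrm{cl}(\Lambda')$. If $m\in\mathrm{cl}(\Lambda)$, then by (3) $m\in\mathrm{cl}(\Lambda)\cap\mathrm{cl}(b,b')=\mathrm{cl}(b)$ and $m\in\mathrm{cl}(\Lambda)\cap\mathrm{cl}(c,c')=\mathrm{cl}(c)$, so $b\sim c$, a contradiction. So $m\notin\mathrm{cl}(\Lambda)$, and symmetrically $m\notin\mathrm{cl}(\Lambda')$. Since $m,b',c'\in\Pi_0$ are outside $\mathrm{cl}(\Lambda)=\Pi\cap\Pi_0$, they are outside $\Pi$. For the same reason all $x_i,y_i$ are outside $\Pi_0$. Further, $r(m,b',c')=3$, as $m\notin\mathrm{cl}(\Lambda')$. Since $m\not\sim b'$ and $m\not\sim c'$, we have $\mathrm{cl}(m,b')=\mathrm{cl}(b,b')\ni b$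 and $\mathrm{cl}(m,c')=\mathrm{cl}(c,c')\ni c$. And $a\in\mathrm{cl}(b',c')$.

**Step 2: construction of $x'_i$.** Fix $i\in\mathbb Z/p$ and consider $\mathrm{cl}(m,x_i)$, $\mathrm{cl}(b',y_i)$, $\mathrm{cl}(c',y_{i+1})$. They have rank $2$, since $m,b',c'\notin\Pi$. By Lemma 12 and Step 1,
$$b\in\mathrm{cl}(m,b')\cap\mathrm{cl}(x_i,y_i),\quad c\in\mathrm{cl}(m,c')\cap\mathrm{cl}(x_i,y_{i+1}),\quad a\in\mathrm{cl}(b',c')\cap\mathrm{cl}(y_i,y_{i+1}),$$
so the pairwise unions have rank at most $3$. Each contains two independent points of $\Pi_0$ and a point outside $\Pi_0$, so the rank is $3$. All three lines together contain $m,b',c'$, which span $\Pi_0$, and $x_i\notin\Pi_0$, so the total rank is $4$. Lemma 10 gives a point $x'_i$ in all three.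

**Step 3: (L1).** We have $y_i\notin\Pi_0\supseteq\mathrm{cl}(\Lambda')$. If $x'_i\in\Pi_0$, then by (3) $x'_i\in\mathrm{cl}(m,x_i)\cap\Pi_0=\mathrm{cl}(m)$ and $x'_i\in\mathrm{cl}(b',y_i)\cap\Pi_0=\mathrm{cl}(b')$, so $m\sim b'$, a contradiction. So $x'_i\notin\Pi_0$. Since $Y\subseteq\mathrm{cl}(a,y_0)$ and $x'_i\in\mathrm{cl}(b',y_i)$, everything lies in $\mathrm{cl}(\Lambda'\cup\{y_0\})$, of rank $3$.

**Step 4: (L3).** $x'_i\in\mathrm{cl}(b',y_i)\cap\mathrm{cl}(c',y_{i+1})$, and no $y_j$ is in $\mathrm{cl}(\Lambda')$, so $r(b',x'_i,y_i)=2=r(c',x'_i,y_{i+1})$.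

**Step 5: (L2).** $r(\{a\}\cup Y)=2$ is given. The set $\{a\}\cup X'$ lies in $\mathrm{cl}(\{m,a\}\cup X)\cap\mathrm{cl}(\{b',a\}\cup Y)$. Both flats have rank $3$, as $m,b'\notin\Pi$. Their union has rank $4$, since it contains $a,x_0,y_0$, which span $\Pi$ by Lemma 12, and $m\notin \Pi$. By (2), $r(\{a\}\cup X')\le2$, with equality since $x'_0\notin\Pi_0\ni a$. If $x'_0\in\mathrm{cl}(\{a\}\cup Y)\subseteq\Pi$, then $x'_0\in\mathrm{cl}(m,x_0)\cap\Pi=\mathrm{cl}(x_0)$ by (3), so $x_0\sim x'_0$ would be in $\mathrm{cl}(\{a\}\cup Y)$, against (L2) for $(X,Y)$.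

**Step 6: the span.** $x'_i\in\mathrm{cl}(m,x_i)$, and $x'_i\not\sim m$ because $x'_i\notin\Pi_0$, so $x_i\in\mathrm{cl}(m,x'_i)$. As $m\in\Pi_0$, the two closures agree. $\square$

## 9. From direction $a$ to direction $b$

**Lemma 24 (change of direction)**, stated below, says that a ladder on $(a,b,c)$ yields one on $(b,a,c)$ in the same plane. In the additive example of Section 4 with $K$ of characteristic $p$, the points $it_1+jt_2+t_3$ form a net. A $p$-ladder on $(a,b,c)$ consists of its rows $j=0,1$, and a $p$-ladder on $(b,a,c)$ consists of its columns $i=0,1$. For $p=2$ two rows are the whole net, and only a relabelling is needed. For $p>2$ we must build more rows. The next row should be $z_i\in\mathrm{cl}(y_i,b)\cap\mathrm{cl}(y_{i-1},c)$. But these are two lines in one plane, and the example in Section 3 shows that coplanar lines need not meet. We need a third line that leaves the plane, and for this we adjoin a generic copy $(X^*,Y^*)$ of the ladder in a second plane.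

Linear algebra shows what to look for. With the scalings of Section 4, write $x_i=ia+t$, $y_i=x_i+b$, $x^*_i=ia+t^*$, $y^*_i=x_i^*+b$, $c=a+b$. The vectors $O_0=x_i-x_i^*=t-t^*$ and $O_1=x_i-x^*_{i+1}=t-t^*-a$ do not depend on $i$, and $Q:=O_0+b=O_1+c$ equals $y_i-x_i^*$. Thus $Q$ carries $x_i^*$ to $y_i$, and it carries $y_i^*$ to $y_i^*+Q=ia+2b+t=y_i+b=y_{i-1}+c$, the desired $z_i$. So $\mathrm{cl}(y_i^*,Q)$ should be our third line.

**Lemma 23 (one more row).** Let $(X,Y)$ be a $p$-ladder on $\Lambda=(a,b,c)$ with plane $\Pi$. Then there is $Z=(z_i)$ in $\Pi$ such that $(Y,Z)$ is a $p$-ladder on $\Lambda$.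

*Proof.*

**Step 1: a generic copy.** Let $L^+\supseteq L$ be algebraically closed and contain an element $t$ transcendental over $L$. Take closures and ranks in $L^+$. For subsets of $L$ nothing changes, because $L$ is algebraically closed. The isomorphism $\mathrm{cl}(\Lambda)(x_0)\to\mathrm{cl}(\Lambda)(t)$ over $\mathrm{cl}(\Lambda)$ with $x_0\mapsto t$ extends to an isomorphism of algebraic closures $\Pi=\mathrm{cl}(\Lambda\cup\{x_0\})\to\Pi^*=\mathrm{cl}(\Lambda\cup\{t\})$. Let $(X^*,Y^*)$ be the image of the ladder. The isomorphism fixes $\mathrm{cl}(\Lambda)\supseteq K$ and preserves ranks, so $(X^*,Y^*)$ is a $p$-ladder on $\Lambda$ with plane $\Pi^*$. As $t\notin L\supseteq\Pi$, $r(\Pi\cup\Pi^*)=4$, and by (2) $\Pi\cap\Pi^*=\mathrm{cl}(\Lambda)$. So no $x_i^*,y_i^*$ is in $\Pi$ and no $x_i,y_i$ is in $\Pi^*$.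

**Step 2: the points $O_0,O_1$.** For $k=0,1$, $(x^*_{i+k},y^*_{i+k})_i$ is again a $p$-ladder on $\Lambda$: (L1) and (L3) are invariant under shifts, and $x_k^*\notin\mathrm{cl}(\{a\}\cup Y^*)$ by Lemma 12. By Lemma 13(i) there is a point $O_k$ lying in all $\mathrm{cl}(x_i,x^*_{i+k})$ and all $\mathrm{cl}(y_i,y^*_{i+k})$, $i\in\mathbb Z/p$. If $O_k\in\Pi$, then by (3) $O_k\in\mathrm{cl}(x_0,x_k^*)\cap\Pi=\mathrm{cl}(x_0)$ and likewise $O_k\in\mathrm{cl}(y_0)$, so $x_0\sim y_0$, against Lemma 12. So $O_k\notin\Pi$.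

**Step 3: $O_1\in\mathrm{cl}(a,O_0)$.** We have $O_0\in\mathrm{cl}(x_0,x_0^*)$, and $O_1\in\mathrm{cl}(x_0,x_1^*)$ with $x_1^*\in\mathrm{cl}(a,x_0^*)$. So $a,O_0,O_1$ lie in $\mathrm{cl}(a,x_0,x_0^*)$, and in the same way in $\mathrm{cl}(a,y_0,y_0^*)$. Both flats have rank $3$, and their union has rank $4$, since it contains $a,x_0,y_0$, which span $\Pi$, and $x_0^*\notin\Pi$. By (2), $r(a,O_0,O_1)\le2$. As $O_0\notin\Pi$, $O_0\not\sim a$, so $O_1\in\mathrm{cl}(a,O_0)$.

**Step 4: the point $Q$.** Fix $i$ and consider $\mathrm{cl}(O_0,b)$, $\mathrm{cl}(O_1,c)$, $\mathrm{cl}(x_i^*,y_i)$, all of rank $2$, since $O_0,O_1,x_i^*\notin\Pi$.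

* First and second: by Step 3, $\{O_0,b,O_1,c\}$ lies in $\mathrm{cl}(\Lambda\cup\{O_0\})$, and it contains $b,c,O_0$. The rank is $3$.
* First and third: $x_i\in\mathrm{cl}(b,y_i)$ and $O_0\in\mathrm{cl}(x_i,x_i^*)$, so $\{O_0,b,x_i^*,y_i\}$ spans $\mathrm{cl}(b,y_i,x_i^*)$, of rank $3$.
* Second and third: $x_{i-1}\in\mathrm{cl}(c,y_i)$ and $O_1\in\mathrm{cl}(x_{i-1},x_i^*)$, so $\{O_1,c,x_i^*,y_i\}$ spans $\mathrm{cl}(c,y_i,x_i^*)$, of rank $3$.

All three together contain $b,c,y_i$, which span $\Pi$, and $x_i^*\notin\Pi$, and they lie in $\mathrm{cl}(\Pi\cup\Pi^*)$, so the total rank is $4$. By Lemma 10, $\mathrm{cl}(O_0,b)\cap\mathrm{cl}(O_1,c)=\mathrm{cl}(Q)$ for a point $Q$, which does not depend on $i$, and $Q\in\mathrm{cl}(x_i^*,y_i)$ for all $i$. If $Q\in\Pi$, then by (3) $Q\sim y_i$ for all $i$. If $Q\in\Pi^*$, then $Q\sim x_i^*$ for all $i$. Both contradict Lemma 12. So $Q\notin\Pi\cup\Pi^*$.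

**Step 5: the points $z_i$.** Fix $i$ and consider $\mathrm{cl}(y_i^*,Q)$, $\mathrm{cl}(y_i,b)$, $\mathrm{cl}(y_{i-1},c)$, of rank $2$ (the first because $Q\notin\Pi^*$). Since $Q\in\mathrm{cl}(x_j^*,y_j)$ and $Q\not\sim y_j$, we have $x_j^*\in\mathrm{cl}(Q,y_j)$ for all $j$.

* First and second: $x_i^*\in\mathrm{cl}(Q,y_i)$ and $y_i^*\in\mathrm{cl}(x_i^*,b)$, so they span $\mathrm{cl}(Q,y_i,b)$, of rank $3$ as $Q\notin\Pi$.
* First and third: $x_{i-1}^*\in\mathrm{cl}(Q,y_{i-1})$ and $y_i^*\in\mathrm{cl}(x_{i-1}^*,c)$, so they span $\mathrm{cl}(Q,y_{i-1},c)$, of rank $3$.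
* Second and third lie in $\Pi$ and contain $b,c,y_i$, so they span $\Pi$.

All three together span $\Pi$ and $Q$, so the total rank is $4$. Lemma 10 gives a point $z_i$ in all three. Since $z_i\in\mathrm{cl}(y_i,b)$, it lies in $\Pi\subseteq L$.

**Step 6: $(Y,Z)$ is a $p$-ladder on $\Lambda$.** (L1): if $z_i\in\mathrm{cl}(\Lambda)$, then by (3) $z_i\in\mathrm{cl}(y_i,b)\cap\mathrm{cl}(\Lambda)=\mathrm{cl}(b)$ and $z_i\in\mathrm{cl}(y_{i-1},c)\cap\mathrm{cl}(\Lambda)=\mathrm{cl}(c)$, so $b\sim c$, a contradiction. All points lie in $\Pi$, so the rank is $3$.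

(L3): $z_i\in\mathrm{cl}(y_i,b)$ and $z_{i+1}\in\mathrm{cl}(y_i,c)$ for all $i$.

(L2): $r(\{a\}\cup Y)=2$ is given. By Step 5, $\{a\}\cup Z\subseteq\Pi\cap\mathrm{cl}(\{Q,a\}\cup Y^*)$. The second flat has rank $3$, as $Q\notin\Pi^*$, and the union of the two has rank at least $4$, as $Q\notin\Pi$. By (2), $r(\{a\}\cup Z)\le2$, with equality since $z_0\notin\mathrm{cl}(\Lambda)$. Suppose $y_0\in\mathrm{cl}(\{a\}\cup Z)$. Then $\mathrm{cl}(\{a\}\cup Y)=\mathrm{cl}(\{a\}\cup Z)\ni z_0$, and this line is $\mathrm{cl}(a,y_0)=\mathrm{cl}(a,y_{-1})$. By (4), $z_0\in\mathrm{cl}(b,y_0)\cap\mathrm{cl}(a,y_0)=\mathrm{cl}(y_0)$ and $z_0\in\mathrm{cl}(c,y_{-1})\cap\mathrm{cl}(a,y_{-1})=\mathrm{cl}(y_{-1})$. So $y_0\sim y_{-1}$, against Lemma 12. $\square$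

**Lemma 24 (change of direction).** If $(a,b,c)$ has a $p$-ladder with plane $\Pi$, then $(b,a,c)$ has a $p$-ladder with points in $\Pi$.

*Proof for $p=2$.* Take $X^\dagger=(x_0,y_0)$, $Y^\dagger=(x_1,y_1)$. (L1) holds since the points are the same. (L3) asks that $\{a,x_0,x_1\}$, $\{a,y_0,y_1\}$, $\{c,x_0,y_1\}$, $\{c,y_0,x_1\}$ have rank $2$. This is (L2) and (L3) for $(X,Y)$, with Lemma 12. (L2): $r(b,x_i,y_i)=2$ for $i=0,1$. If $x_0\in\mathrm{cl}(b,x_1,y_1)=\mathrm{cl}(b,x_1)$, then $x_0\in\mathrm{cl}(b,x_1)\cap\mathrm{cl}(a,x_1)=\mathrm{cl}(x_1)$ by (4), against Lemma 12. $\square$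

*Proof for every prime $p$.*

**Step 1: rows $0,1,\dots,p$.** Iterating Lemma 23 gives rows $(x_{i,j})_{i\in\mathbb Z/p}$, $j=0,1,\dots,p$, in $\Pi$, with $x_{i,0}=x_i$, $x_{i,1}=y_i$, and consecutive rows forming $p$-ladders on $(a,b,c)$. Thus no $x_{i,j}$ is in $\mathrm{cl}(\Lambda)$, each row has rank $2$ together with $a$, and $x_{i,j+1}\in\mathrm{cl}(b,x_{i,j})\cap\mathrm{cl}(c,x_{i-1,j})$.

**Step 2: row $p$ is row $0$.** By induction on $j$, $x_{i,j}\in\mathrm{cl}(b,x_{i,0})$ and $x_{i+j,j}\in\mathrm{cl}(c,x_{i,0})$. For $j=p$, since $i+p=i$ in $\mathbb Z/p$, (4) gives $x_{i,p}\in\mathrm{cl}(b,x_{i,0})\cap\mathrm{cl}(c,x_{i,0})=\mathrm{cl}(x_{i,0})$. So $x_{i,p}\sim x_{i,0}$.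

**Step 3: two columns.** Put $X^\dagger_j=x_{0,j}$ and $Y^\dagger_j=x_{1,j}$ for $0\le j\le p-1$, with $j$ read modulo $p$. We check the conditions on $(b,a,c)$. (L1): all these points lie in $\Pi\setminus\mathrm{cl}(\Lambda)$. (L3): $r(a,x_{0,j},x_{1,j})=2$ from row $j$, and $r(c,x_{0,j},x_{1,j+1})=2$ for $0\le j\le p-1$, where for $j=p-1$ we use $x_{1,p}\sim x_{1,0}$. (L2): by Step 2 the columns lie in $\mathrm{cl}(b,x_0)$ and $\mathrm{cl}(b,x_1)$, so $r(\{b\}\cup X^\dagger)=r(\{b\}\cup Y^\dagger)=2$. If $x_{0,0}\in\mathrm{cl}(b,x_{1,0})$, then $x_0\in\mathrm{cl}(b,x_1)\cap\mathrm{cl}(a,x_1)=\mathrm{cl}(x_1)$, against Lemma 12. $\square$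

## 10. The closed ladder arrives on $(\sigma_1,\sigma_2,\sigma_3)$

We return to the hypothetical representation of $N_p$ and follow the route (6). By Lemma 18, each of the three arrays whose $i$-th rows are
$$(p_{1i},p_{2i},p_{3i}),\qquad(p_{1i},\sigma_i,p_{2i}),\qquad(\sigma_i,p_{1i},p_{2i})\qquad(i=1,2,3)$$
satisfies the hypotheses of Lemma 21: a row consists of three elements of $R_i$ and spans $\mathrm{cl}(R_i)$, a column is a $p$-column or $S$, two rows have rank $r(R_g\cup R_h)=4$, and everything lies in $G$.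

**Step 1: from $(p_{11},p_{21},p_{31})$ to $(p_{11},p_{12},p_{13})$.** The two triples share $p_{11}$, and $p_{12}\notin\mathrm{cl}(R_1)$, so $\Pi_0:=\mathrm{cl}(p_{11},p_{21},p_{31},p_{12},p_{13})$ has rank $3$, and $\Pi_0\subseteq G$. The first array has $e_{12}=p_{21}$, $e_{21}=p_{12}$, $e_{13}=p_{31}$, $e_{31}=p_{13}$, so Lemma 21 gives a point $m\in\mathrm{cl}(p_{21},p_{12})\cap\mathrm{cl}(p_{31},p_{13})$, as Lemma 22 needs with $b=p_{21}$, $b'=p_{12}$, $c=p_{31}$, $c'=p_{13}$. Let $W=\mathrm{cl}(\Pi_0\cup\{q_0\})$, of rank $4$ since $q_0\notin G$. It contains all $q_i,q'_i$. Lemma 22, applied to the ladder of Lemma 19, gives a $p$-ladder on $(p_{11},p_{12},p_{13})$ which together with $\Pi_0$ spans $W$.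

**Step 2: from $(p_{11},p_{12},p_{13})$ to $(p_{11},\sigma_1,p_{21})$.** Again the union of the two triples spans $\Pi_0$, since $\mathrm{cl}(p_{11},\sigma_1)=\mathrm{cl}(R_1)$. The second array has $e_{12}=\sigma_1$, $e_{21}=p_{12}$, $e_{13}=p_{21}$, $e_{31}=p_{13}$, so there is a point $m\in\mathrm{cl}(\sigma_1,p_{12})\cap\mathrm{cl}(p_{21},p_{13})$. Lemma 22, with $b=p_{12}$, $b'=\sigma_1$, $c=p_{13}$, $c'=p_{21}$, gives a $p$-ladder on $(p_{11},\sigma_1,p_{21})$ which together with $\Pi_0$ spans $W$. Let $\Pi_2$ be its plane. It has rank $3$ and contains $R_1$. Since $\mathrm{cl}(\Pi_0\cup\Pi_2)=W\ni q_0$ while $\Pi_0\subseteq G\not\ni q_0$, we have $\Pi_2\not\subseteq G$.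

**Step 3: from $(p_{11},\sigma_1,p_{21})$ to $(\sigma_1,p_{11},p_{21})$.** Lemma 24 gives a $p$-ladder on $(\sigma_1,p_{11},p_{21})$ with points in $\Pi_2$. Its plane has rank $3$ and lies in $\Pi_2$, so it is $\Pi_2$.

**Step 4: from $(\sigma_1,p_{11},p_{21})$ to $(\sigma_1,\sigma_2,\sigma_3)$.** The flat $\Pi'_0=\mathrm{cl}(\sigma_1,p_{11},p_{21},\sigma_2,\sigma_3)\subseteq G$ has rank $3$, since the triples share $\sigma_1$ and $\sigma_2\notin\mathrm{cl}(R_1)$. The third array has $e_{12}=p_{11}$, $e_{21}=\sigma_2$, $e_{13}=p_{21}$, $e_{31}=\sigma_3$, so there is a point $m\in\mathrm{cl}(p_{11},\sigma_2)\cap\mathrm{cl}(p_{21},\sigma_3)$. As $\Pi_2\not\subseteq G$, $\Pi_2\ne\Pi'_0$. Both have rank $3$ and contain $\mathrm{cl}(R_1)$, of rank $2$, so $r(\Pi_2\cup\Pi'_0)=4$. Lemma 22, with $a=\sigma_1$, $b=p_{11}$, $b'=\sigma_2$, $c=p_{21}$, $c'=\sigma_3$, gives a $p$-ladder on $(\sigma_1,\sigma_2,\sigma_3)$ contained in $\mathrm{cl}(\Pi_2\cup\Pi'_0)\subseteq\mathrm{cl}(W\cup G)\subseteq H$. Let $\Pi_3\subseteq H$ be its plane.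

**Step 5: the contradiction.** By Lemma 20, the $a$'s form an open $p$-ladder on the same triple $(\sigma_1,\sigma_2,\sigma_3)$, with plane $\mathrm{cl}(S\cup\{a_0\})$. Both planes contain $S$, and $a_0\notin H\supseteq\Pi_3$, so their union has rank $4$. Lemma 13(ii) gives $r(\sigma_3,a_{p-1},a'_0)=2$. But $r(\sigma_3,a_{p-1},a'_0)=3$ by Lemma 20. So $N_p$ is not algebraic over any field, while $M_p$ is algebraic over $\mathbb F_p$ by Definition 14. This proves Theorem 8. $\blacksquare$

## 11. Self-duality of $\mathcal A_q$ characteristic by characteristic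

*Proof of Corollary 9.* For $q=0$, $\mathcal A_0$ is self-dual by Proposition 7. Let $q$ be a prime. By Theorem 8, $M_q$ is algebraic over $\mathbb F_q$, so $M_q\in\mathcal A_q$, and $M_q^*$ is not algebraic over any field, so $M_q^*\notin\mathcal A_q$. Hence $\mathcal A_q$ is not self-dual. $\blacksquare$
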